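# Compactly supported wavelets for integer dilations of determinant $\pm 2$: a backward walk on the torus

## 1. A backward walk on the torus, and the wavelets it controls

Let $A$ be a $d\times d$ integer matrix with $|\det A|=2$ that is expansive, meaning that all its eigenvalues have modulus $>1$. Put $B=A^T$ and $\mathbb T=\mathbb R^d/\mathbb Z^d$; coordinates of points of $\mathbb T$ are taken mod $1$. Since $B$ is an integer matrix, invertible over $\mathbb R$, it acts on $\mathbb T$ as a surjective endomorphism, and it preserves Haar measure. Its kernel $B^{-1}\mathbb Z^d/\mathbb Z^d$ has $|\det B|=2$ elements, so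
$$\ker B=\{0,\omega\},\qquad 2\omega=0,\qquad B^{-1}\mathbb Z^d=\mathbb Z^d\cup(\omega+\mathbb Z^d).$$
Every $x\in\mathbb T$ has exactly two preimages $\eta$ and $\eta+\omega$ under $B$.

Take a trigonometric polynomial $m$ on $\mathbb T$ with
$$|m(\eta)|^2+|m(\eta+\omega)|^2=1\quad\text{for all }\eta. \tag{1}$$
Then $m$ defines a random walk that goes backward along $B$: from $x$, step to one of the two preimages of $x$, choosing $\eta$ with probability $|m(\eta)|^2$. A zero of $m$ is a forbidden step. The whole talk turns on the sets that this walk cannot leave.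

**Definition.** A set $E\subset\mathbb T$ is *$m$-invariant* if $x\in E$, $B\eta=x$ and $m(\eta)\ne0$ together imply $\eta\in E$.

**Example 1.** Let $d=1$, $A=2$. Then $B$ is $x\mapsto 2x$ and $\omega=\frac12$. Let $m=\frac12(1+z)$ with $z=e^{-2\pi i\xi}$; here $|m(\xi)|^2=\cos^2\pi\xi$, so (1) holds, and $m$ vanishes only at $\frac12$. Let $E$ be closed and $m$-invariant with a point $y\neq0$. No preimage of $y$ is $\frac12$, because $2\cdot\frac12=0\ne y$; so both preimages lie in $E$, and neither is $0$. Repeating, $E$ contains all $2^j$ points of $B^{-j}y$ for every $j$, so $E$ is dense and $E=\mathbb T$. Hence every nonempty closed $m$-invariant set is $\{0\}$ or $\mathbb T$, and contains $0$.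

**Example 2.** Same $A$, but $m=\frac12(1+z^3)$, so $|m(\xi)|^2=\cos^23\pi\xi$ and (1) holds again. The zeros are $\frac16,\frac12,\frac56$. The preimages of $\frac13$ are $\frac16$ (forbidden) and $\frac23$; those of $\frac23$ are $\frac13$ and $\frac56$ (forbidden). So $\{\frac13,\frac23\}$ is closed and $m$-invariant, and does not contain $0$.

The walk is a tool for building wavelets. An *orthonormal wavelet associated to $A$* is a $\psi\in L^2(\mathbb R^d)$ such that
$$\{2^{j/2}\psi(A^jx-k):\ j\in\mathbb Z,\ k\in\mathbb Z^d\}$$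
is an orthonormal basis of $L^2(\mathbb R^d)$. It is *compactly supported* if $\psi=0$ a.e. outside a bounded set. This is the broad notion: nothing in it asks that $\psi$ come from a multiresolution analysis. For $d=1$, $A=2$, the standard example is the Haar function $\mathbf 1_{[0,1/2)}-\mathbf 1_{[1/2,1)}$.

The paper "On Symmetric Compactly Supported Wavelets with Vanishing Moments Associated to $E_d^{(2)}(\mathbb Z)$ Dilations" (doi:10.1007/s00041-020-09782-2) says that, as far as its authors know, the existence of multivariate compactly supported wavelets associated to some expansive linear maps is still an open problem, for instance for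
$$A=\begin{pmatrix} 0 & 1 & 0 & 0\\ 0 & 0 & 1 & 0\\ 0 & 0 & -1 & 2\\ -1 & 0 & -1 & 1\end{pmatrix}. \tag{2}$$
Its characteristic polynomial is $x^4+x^2+2$. So $\det A=2$, and every eigenvalue $\lambda$ has $\lambda^2=\frac12(-1\pm i\sqrt7)$, whence $|\lambda|=2^{1/4}>1$. The question is whether this $A$ has a compactly supported orthonormal wavelet. The answer is yes.

**Theorem 1.** Let $A$ be the matrix (2) and $v:=Ae_3=e_2-e_3-e_4$. Let $C,S\in\mathbb R$ with $C^2+S^2=1$, $CS\neq0$, and
$$a_0=\tfrac{1+C+S}4,\quad a_1=\tfrac{1-C-S}4,\quad c_0=\tfrac{1-C+S}4,\quad c_1=\tfrac{1+C-S}4 .$$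
There is a real compactly supported $\varphi\in L^2(\mathbb R^4)$ with $\hat\varphi(0)=1$, orthonormal $\mathbb Z^4$-translates, and
$$\varphi(x)=2\big[a_0\varphi(Ax)+a_1\varphi(Ax-v)+c_0\varphi(Ax-e_2)+c_1\varphi(Ax-e_2-v)\big].$$
Moreover
$$\psi(x)=2\big[a_0\varphi(Ax-e_2)+a_1\varphi(Ax-e_2+v)-c_0\varphi(Ax)-c_1\varphi(Ax+v)\big]$$
is a real, compactly supported orthonormal wavelet associated to $A$.

For instance, $C=\frac35$, $S=\frac45$ gives $a_0=\frac35$, $a_1=-\frac1{10}$, $c_0=\frac3{10}$, $c_1=\frac15$.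

**Theorem 2.** For every $d\ge1$ and every expansive $A$ with $A\mathbb Z^d\subset\mathbb Z^d$, $|\det A|=2$, there is a real compactly supported orthonormal wavelet associated to $A$.

**Theorem 3.** For the matrix (2), there is no compactly supported $\varphi\in L^2(\mathbb R^4)$ with orthonormal $\mathbb Z^4$-translates satisfying $\varphi(x)=2\sum_kh_k\varphi(Ax-k)$ with at most three nonzero $h_k\in\mathbb C$.

So four coefficients, as in Theorem 1, is the minimum for this $A$. Theorem 2 alone answers the question; Theorem 1 gives an explicit and optimally short filter.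

## 2. Periodization, refinement and the lattice

This section fixes notation and three facts used throughout. We write $\hat f(\xi)=\int f(x)e^{-2\pi ix\cdot\xi}\,dx$.

**The character attached to $\omega$.** Fix $u\in\mathbb Z^d\setminus A\mathbb Z^d$. Then
$$u\cdot\omega\equiv\tfrac12 \pmod 1. \tag{3}$$
Indeed $2u\cdot\omega\equiv0$. For $k\in\mathbb Z^d$ we have $(Ak)\cdot\omega=k\cdot B\omega\equiv0$. Since $A\mathbb Z^d$ has index $2$, $\mathbb Z^d=A\mathbb Z^d\cup(u+A\mathbb Z^d)$. If $u\cdot\omega\equiv0$, then $k\cdot\omega\equiv0$ for all $k\in\mathbb Z^d$, so $\omega=0$ in $\mathbb T$, which is false. By (3), $e^{-2\pi iu\cdot(\eta+\omega)}=-e^{-2\pi iu\cdot\eta}$.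

**Full preimages become dense.** For $y\in\mathbb T$ let $B^{-j}y$ denote the full preimage under $B^j$. It is a coset of $B^{-j}\mathbb Z^d/\mathbb Z^d$, so it has $2^j$ points. It is $\varepsilon_j$-dense with $\varepsilon_j=\sqrt d\,\|B^{-j}\|\to0$: given $t\in\mathbb R^d$ and a lift $\tilde y$ of $y$, choose $k\in\mathbb Z^d$ with $|B^jt-\tilde y-k|\le\sqrt d$; then $|t-B^{-j}(\tilde y+k)|\le\varepsilon_j$. The limit holds because $B^{-1}$ has spectral radius $<1$.

**The bracket.** For $f,g\in L^2(\mathbb R^d)$ put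
$$[f,g](\xi)=\sum_{k\in\mathbb Z^d}\hat f(\xi+k)\overline{\hat g(\xi+k)}\in L^1(\mathbb T).$$
Since $g(\cdot-k)$ has Fourier transform $e^{-2\pi ik\cdot\xi}\hat g(\xi)$,
$$\int_{\mathbb T}[f,g](\xi)e^{2\pi ik\cdot\xi}d\xi=\int_{\mathbb R^d}\hat f\,\overline{\hat g}\,e^{2\pi ik\cdot\xi}d\xi=\langle f,g(\cdot-k)\rangle .$$
So the Fourier coefficients of $[f,g]$ are the inner products of $f$ with the translates of $g$. The translates of $f$ are orthonormal iff $[f,f]=1$ a.e., and all translates of $f$ are orthogonal to all those of $g$ iff $[f,g]=0$ a.e. For example $[\mathbf 1_{[0,1]^d},\mathbf 1_{[0,1]^d}]=1$.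

For a trigonometric polynomial $m(\xi)=\sum_kh_ke^{-2\pi ik\cdot\xi}$ define $Rf(x)=2\sum_kh_kf(Ax-k)$. Substituting $y=Ax-k$ (so $dx=dy/2$) gives
$$\widehat{Rf}(B\eta)=m(\eta)\hat f(\eta). \tag{4}$$
In the sum for $[Rf,Rf](B\eta)$ the argument $B\eta+k$ equals $B(\eta+B^{-1}k)$, and $B^{-1}k$ runs over $\mathbb Z^d\cup(\omega+\mathbb Z^d)$. Splitting the sum over these two cosets gives
$$[Rf,Rf](B\eta)=|m(\eta)|^2[f,f](\eta)+|m(\eta+\omega)|^2[f,f](\eta+\omega). \tag{5}$$
The same splitting gives the polarized form: if $\hat f_i(B\eta)=m_i(\eta)\hat f(\eta)$ for $i=1,2$, then $[f_1,f_2](B\eta)$ is the sum over the points $\eta,\eta+\omega$ of $m_1\overline{m_2}[f,f]$.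

## 3. From "every invariant set contains $0$" to a wavelet

**Proposition A.** Let $A$ be as in Theorem 2 and let $m(\xi)=\sum_kh_ke^{-2\pi ik\cdot\xi}$ be a finite sum with real $h_k$ such that

1. $|m(\xi)|^2+|m(\xi+\omega)|^2=1$;
2. $m(0)=1$;
3. every nonempty closed $m$-invariant set $E\subset\mathbb T$ contains $0$.

Put
$$\hat\varphi(\xi)=\prod_{j\ge1}m(B^{-j}\xi),\qquad n(\xi)=e^{-2\pi iu\cdot\xi}\,\overline{m(\xi+\omega)},\qquad \hat\psi(B\xi)=n(\xi)\hat\varphi(\xi).$$
Then $\varphi$ is real, compactly supported, in $L^2$, with orthonormal translates, and $\psi$ is a real compactly supported orthonormal wavelet associated to $A$.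

**Step 1: $\varphi$ exists, is real, compactly supported, and $\|\varphi\|\le1$.** Since $m(0)=1$ and $m$ is Lipschitz, $|m(B^{-j}\xi)-1|\le L\|B^{-j}\||\xi|$, and $\|B^{-j}\|$ decays exponentially. So the product converges locally uniformly to a continuous function $P$ with $P(0)=1$ and $P(B\eta)=m(\eta)P(\eta)$. By condition 1, $|m|\le1$, so $|P|\le1$.

We approximate by functions whose norm and support we control. Let $\varphi_n=R^n\mathbf 1_{[0,1]^d}$. By (5) and condition 1, if $[f,f]=1$ a.e. then $[Rf,Rf](B\eta)=1$ for a.e. $\eta$, hence $[Rf,Rf]=1$ a.e., because $B$ preserves measure. So $[\varphi_n,\varphi_n]=1$ and $\|\varphi_n\|=1$ for all $n$.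

For the supports, $A^{-1}$ has spectral radius $<1$, so there is a norm on $\mathbb R^d$ in which $\|A^{-1}\|=r<1$. Let $K=\max_{h_k\ne0}|k|$ and choose $\rho$ so large that $\rho\ge r(\rho+K)$ and the closed ball of radius $\rho$ contains $[0,1]^d$. If $f$ is supported in this ball and $Rf(x)$ is computed at an $x$ with $Ax-k$ in the ball for some $k$ with $h_k\neq0$, then $|x|\le r(\rho+K)\le\rho$. So every $\varphi_n$ is supported in this ball.

By (4), $\hat\varphi_n(\xi)=\prod_{j=1}^nm(B^{-j}\xi)\cdot\widehat{\mathbf 1_{[0,1]^d}}(B^{-n}\xi)\to P(\xi)$ locally uniformly. The sequence $\hat\varphi_n$ is bounded in $L^2$, so every subsequence has a weakly convergent further subsequence. Testing against $C_c$ functions shows that the weak limit is $P$. So $P\in L^2$, $\|P\|\le1$, and $\hat\varphi_n\rightharpoonup P$. Let $\varphi$ be the function with $\hat\varphi=P$. It is the weak limit of $\varphi_n$, all of which are real and supported in the same ball; so $\varphi$ is real and supported there, and $\|\varphi\|\le1$.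 Being in $L^2$ with compact support, $\varphi$ is in $L^1$, so its transform is continuous and equals $P$ everywhere. Thus
$$\hat\varphi(0)=1,\qquad \hat\varphi(B\eta)=m(\eta)\hat\varphi(\eta),\qquad R\varphi=\varphi .$$

**Step 2: the translates of $\varphi$ are orthonormal.** This is where the walk enters. Since $\varphi$ has compact support, only finitely many $\langle\varphi,\varphi(\cdot-k)\rangle$ are nonzero, so $[\varphi,\varphi]$ agrees a.e. with a trigonometric polynomial $\Phi$, which is real because $[\varphi,\varphi]\ge0$. By (5) with $R\varphi=\varphi$, and by continuity,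
$$\Phi(B\eta)=|m(\eta)|^2\Phi(\eta)+|m(\eta+\omega)|^2\Phi(\eta+\omega)\quad\text{for all }\eta. \tag{6}$$
So $\Phi(x)$ is the average of $\Phi$ over one step of the walk from $x$. Let $E$ be the set where $\Phi$ attains its minimum. It is nonempty and closed. If $x\in E$, $B\eta=x$ and $m(\eta)\ne0$, then (6) writes the minimum as a weighted average of two values, with positive weight on $\Phi(\eta)$; so $\Phi(\eta)$ is the minimum and $\eta\in E$. Thus $E$ is $m$-invariant. The same holds for the set where $\Phi$ attains its maximum. By condition 3 both contain $0$, so $\min\Phi=\Phi(0)=\max\Phi$ and $\Phi$ is constant.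

For the value: $\Phi\ge|\hat\varphi|^2$ a.e., and both sides are continuous, so $\Phi(0)\ge|\hat\varphi(0)|^2=1$. On the other hand $\Phi=\int_{\mathbb T}\Phi=\|\varphi\|^2\le1$. So $\Phi\equiv1$.

Before going on, look at Example 2, where condition 3 fails. There $\varphi=\frac13\mathbf 1_{[0,3]}$, since $\widehat{\frac13\mathbf 1_{[0,3]}}$ is continuous, equals $1$ at $0$ and satisfies the refinement relation for $\frac12(1+z^3)$. Here $\langle\varphi,\varphi(\cdot-k)\rangle=\frac{3-|k|}9$ for $|k|\le 3$, so $\Phi(\xi)=\frac13+\frac49\cos2\pi\xi+\frac29\cos4\pi\xi$. One computes $\Phi(0)=1$ and $\Phi(\frac13)=\Phi(\frac23)=\frac13-\frac29-\frac19=0$: the minimum sits on the invariant set $\{\frac13,\frac23\}$, and the maximum at $0$.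

**Step 3: one level splits, $V_1=V_0\oplus W_0$.** By (3) and $2\omega=0$, $n(\eta+\omega)=-e^{-2\pi iu\cdot\eta}\,\overline{m(\eta)}$. Hence
$$U(\eta)=\begin{pmatrix}m(\eta)&m(\eta+\omega)\\ n(\eta)&n(\eta+\omega)\end{pmatrix}$$
is unitary: both rows have norm $1$ by condition 1, and
$$m(\eta)\overline{n(\eta)}+m(\eta+\omega)\overline{n(\eta+\omega)}=e^{2\pi iu\cdot\eta}\big(m(\eta)m(\eta+\omega)-m(\eta+\omega)m(\eta)\big)=0 .$$
Since $[\varphi,\varphi]=1$, the polarized form of (5) gives
$$[\psi,\psi](B\eta)=|n(\eta)|^2+|n(\eta+\omega)|^2=1,\qquad[\varphi,\psi](B\eta)=m(\eta)\overline{n(\eta)}+m(\eta+\omega)\overline{n(\eta+\omega)}=0 .$$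

Let $f_{j,k}(x)=2^{j/2}f(A^jx-k)$, and let $V_j$, $W_j$ be the closed spans of $\{\varphi_{j,k}\}_k$, $\{\psi_{j,k}\}_k$. The last line says that $\{\psi_{0,k}\}_k$ is orthonormal and $V_0\perp W_0$. Both spaces lie in $V_1$, because $\hat\varphi(B\eta)$ and $\hat\psi(B\eta)$ are trigonometric polynomials times $\hat\varphi(\eta)$.

Conversely let $g\in V_1$. The functions $2^{1/2}\varphi(Ax-k)$ are an orthonormal basis of $V_1$, so $\hat g(B\eta)=\gamma(\eta)\hat\varphi(\eta)$ with $\gamma\in L^2(\mathbb T)$. The functions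
$$\gamma(\eta)\overline{m(\eta)}+\gamma(\eta+\omega)\overline{m(\eta+\omega)},\qquad\gamma(\eta)\overline{n(\eta)}+\gamma(\eta+\omega)\overline{n(\eta+\omega)}$$
do not change under $\eta\mapsto\eta+\omega$, so they are $\alpha(B\eta)$, $\beta(B\eta)$ with $\alpha,\beta\in L^2(\mathbb T)$. In matrix form, $(\alpha,\beta)=(\gamma(\eta),\gamma(\eta+\omega))\,U(\eta)^*$ with $\alpha,\beta$ taken at $B\eta$. Multiplying on the right by $U(\eta)$ and reading the first entry, $\gamma(\eta)=\alpha(B\eta)m(\eta)+\beta(B\eta)n(\eta)$. Therefore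
$$\hat g(B\eta)=\alpha(B\eta)m(\eta)\hat\varphi(\eta)+\beta(B\eta)n(\eta)\hat\varphi(\eta)=\alpha(B\eta)\hat\varphi(B\eta)+\beta(B\eta)\hat\psi(B\eta),$$
so $\hat g=\alpha\hat\varphi+\beta\hat\psi$ and $g\in V_0+W_0$. Hence $V_1=V_0\oplus W_0$.

**Step 4: all levels fit together.** The unitary map $f\mapsto2^{1/2}f(A\cdot)$ carries $V_j$ to $V_{j+1}$ and $W_j$ to $W_{j+1}$. So $V_{j+1}=V_j\oplus W_j$ for all $j\in\mathbb Z$, and the system $\{\psi_{j,k}\}$ is orthonormal. With $P_j$ the orthogonal projection on $V_j$,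
$$\sum_{j=-J}^{J-1}\sum_k|\langle f,\psi_{j,k}\rangle|^2=\|P_Jf\|^2-\|P_{-J}f\|^2. \tag{7}$$

**Step 5: completeness.** We show $\|P_Jf\|\to\|f\|$ and $\|P_{-J}f\|\to0$ as $J\to\infty$ for all $f\in L^2$. Then (7) gives $\sum_{j,k}|\langle f,\psi_{j,k}\rangle|^2=\|f\|^2$, and the orthonormal system is a basis. The first limit is equivalent to $\|f-P_Jf\|\to0$; as the projections have norm $\le1$, it is enough to prove each limit on a dense class.

Let $\hat f\in C_c$. From $\hat\varphi_{J,k}(\xi)=2^{-J/2}e^{-2\pi ik\cdot B^{-J}\xi}\hat\varphi(B^{-J}\xi)$ and $\xi=B^J\eta$,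
$$\langle f,\varphi_{J,k}\rangle=2^{J/2}\int\hat f(B^J\eta)\overline{\hat\varphi(\eta)}e^{2\pi ik\cdot\eta}d\eta .$$
For large $J$ the integrand is supported in $[-\frac12,\frac12]^d$, and Parseval on this cube gives
$$\|P_Jf\|^2=2^J\int|\hat f(B^J\eta)|^2|\hat\varphi(\eta)|^2d\eta=\int|\hat f(\xi)|^2|\hat\varphi(B^{-J}\xi)|^2d\xi\to\|f\|^2$$
by dominated convergence, as $|\hat\varphi|\le1$ and $\hat\varphi$ is continuous with $\hat\varphi(0)=1$.

Let $f\in L^2$ be supported in a ball $D$. By Cauchy–Schwarz and the substitution $y=A^{-J}x$,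
$$\|P_{-J}f\|^2\le\|f\|^2\sum_k\int_D2^{-J}|\varphi(A^{-J}x-k)|^2dx=\|f\|^2\int_{A^{-J}D}\sum_k|\varphi(y-k)|^2dy .$$
The integrand is periodic with integral $\|\varphi\|^2$ over a unit cube, so it is locally integrable. The sets $A^{-J}D$ stay in a fixed bounded set and have measure $2^{-J}|D|\to0$. So the right side tends to $0$.

**Step 6: $\psi$ is real and compactly supported.** We have $\overline{m(\xi+\omega)}=\sum_kh_ke^{2\pi ik\cdot\omega}e^{2\pi ik\cdot\xi}$ with $e^{2\pi ik\cdot\omega}=\pm1$, because $2\omega=0$. So $n$ is a trigonometric polynomial with real coefficients, and by (4) $\psi$ is a finite real combination of functions $\varphi(Ax-k)$. This proves Proposition A. $\square$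

For Example 1, $\varphi=\mathbf 1_{[0,1]}$, $u=1$, $n=\frac12(z-1)$ and $\psi(x)=\varphi(2x-1)-\varphi(2x)$, which is minus the Haar function.

## 4. Fixed points of $B$ stop every filter with at most three terms

From now on until the end of Section 7, $A$ is the matrix (2). Reading off columns,
$$Ae_1=-e_4,\quad Ae_2=e_1,\quad Ae_3=v=e_2-e_3-e_4,\quad Ae_4=2e_3+e_4 ,$$
and the coordinates of $B\eta$ are $(Ae_i)\cdot\eta$, so
$$B\eta=(-\eta_4,\ \eta_1,\ \eta_2-\eta_3-\eta_4,\ 2\eta_3+\eta_4). \tag{8}$$
The lattice $A\mathbb Z^4$ is spanned by $e_1,\ e_4,\ e_2-e_3,\ 2e_3$, so $A\mathbb Z^4=\{x\in\mathbb Z^4:x_2+x_3\text{ even}\}$. By (8), $\omega=(0,\frac12,\frac12,0)$. We take $u=e_2$.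

The first thing to try is the analogue of Haar, $m=\frac12(1+Y)$ with $Y=e^{-2\pi i\xi_2}$. Condition 1 holds, as $Y$ changes sign under $\omega$, and $m(0)=1$. Condition 3 fails. By (8) the point $p=(0,0,\frac12,0)$ satisfies $Bp=(0,0,-\frac12,1)=p$. Its preimages are $p$, where $m(p)=1$, and $p+\omega=(0,\frac12,0,0)$, where $Y=-1$ and $m=0$. The walk started at $p$ stays at $p$ forever, and $\{p\}$ is a closed $m$-invariant set without $0$. Another pair of frequencies does not help: solving $B\eta=\eta$ with (8) gives $\eta_1=\eta_2=\eta_4$, $2\eta_1=0$, $2\eta_3=0$, so $B$ fixes pointwise the group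
$$\Gamma=\{\tfrac12(s,s,t,s):\ s,t\in\{0,1\}\}$$
of order $4$, and a two-term filter cannot tell apart all four of its points. This is the core of the proof of Theorem 3.

*Proof of Theorem 3.* Suppose such a $\varphi$ exists and let $m=\sum_kh_ke^{-2\pi ik\cdot\xi}$. As $\varphi\in L^1\cap L^2$, $\hat\varphi$ is continuous and bounded, $\hat\varphi(B\eta)=m(\eta)\hat\varphi(\eta)$ by (4), and $[\varphi,\varphi]=1$ with (5) gives $|m(\eta)|^2+|m(\eta+\omega)|^2=1$ a.e., hence everywhere.

**Step 1: split the frequencies by cosets of $A\mathbb Z^4$.** If $k=Ak'$, then $k\cdot\eta=k'\cdot B\eta$. Every $k$ is of the form $Ak'$ or $e_2+Ak'$. So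
$$m(\eta)=F(B\eta)+e^{-2\pi ie_2\cdot\eta}G(B\eta) \tag{9}$$
with trigonometric polynomials $F,G$. Replacing $\eta$ by $\eta+\omega$ changes the sign of the second summand, so $|m(\eta)|^2+|m(\eta+\omega)|^2=2(|F|^2+|G|^2)(B\eta)$, and since $B$ is surjective, $2(|F|^2+|G|^2)=1$ on $\mathbb T$.

**Step 2: rule out all splittings except $1+0$ and $1+1$.** A trigonometric polynomial $Q$ with at least two terms has nonconstant modulus. Let $k^+$ and $k^-$ be its lexicographically largest and smallest frequencies. The difference $k^+-k^-\ne0$ arises from no other pair of frequencies of $Q$, so $|Q|^2$ has a nonzero coefficient at this frequency. If $m$ has three terms, one of $F,G$ has at least two of them and the other has at most one, hence constant modulus (possibly $0$); so $|F|^2+|G|^2$ is nonconstant, a contradiction. The same applies to two terms in one coset. Having no term at all contradicts $2(|F|^2+|G|^2)=1$. There remain one term, or two terms in different cosets.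

**Step 3: one term is impossible.** Then $|m|\equiv2^{-1/2}$, so $|\hat\varphi(\xi)|=2^{-n/2}|\hat\varphi(B^{-n}\xi)|\to0$ and $\varphi=0$, a contradiction.

**Step 4: two terms $k_1,k_2$ in different cosets; a nonzero fixed point with $|m|=1$.** Now $|h_{k_1}|^2+|h_{k_2}|^2=\frac12$, so by Cauchy–Schwarz $|m(0)|=|h_{k_1}+h_{k_2}|\le1$. If $|m(0)|<1$, then $|m|\le r<1$ near $0$. For fixed $\xi$, all but finitely many of the points $B^{-j}\xi$ lie in that neighborhood, so $\hat\varphi(\xi)=\prod_{j=1}^nm(B^{-j}\xi)\,\hat\varphi(B^{-n}\xi)\to0$ as $n\to\infty$, and $\varphi=0$, a contradiction. So $|h_{k_1}+h_{k_2}|=1$. The homomorphism $p\mapsto(k_1-k_2)\cdot p$ maps $\Gamma$, of order $4$, to $\frac12\mathbb Z/\mathbb Z$, of order $2$. So some $p\ne0$ in $\Gamma$ has $(k_1-k_2)\cdot p\equiv0$, and then $|m(p)|=|h_{k_1}+h_{k_2}|=1$.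

**Step 5: $\sum_k|\hat\varphi(\xi+k)|^2=1$ at every $\xi$.** We know it almost everywhere, but we need it at the single point $p$. We show that the tails are uniformly small. Choose $g\in C_c^\infty$ equal to $1$ on $\operatorname{supp}\varphi$. Then $\varphi=\varphi g$, so $\hat\varphi=\hat\varphi*\hat g$, and by Cauchy–Schwarz $|\hat\varphi|^2\le\|\hat g\|_1(|\hat\varphi|^2*|\hat g|)$. Hence
$$\sum_{|k|>\rho}|\hat\varphi(\xi+k)|^2\le\|\hat g\|_1\int|\hat\varphi(s)|^2\sum_{|k|>\rho}|\hat g(\xi+k-s)|\,ds .$$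
There are constants $c,K$ with $|\hat g(t)|\le c(1+|t|)^{-6}$ and $\sum_{k\in\mathbb Z^4}(1+|t+k|)^{-5}\le K$ for all $t$. So the inner sum is always at most $cK$. Let $\xi\in[0,1]^4$, so $|\xi|\le2$, and $\rho>4$. If $|s|\le\rho/2$ and $|k|>\rho$, then $|\xi+k-s|\ge\rho/2-2$, and the inner sum is at most $cK/(\rho/2-1)$. Therefore
$$\sum_{|k|>\rho}|\hat\varphi(\xi+k)|^2\le\|\hat g\|_1\,cK\Big(\frac{\|\varphi\|^2}{\rho/2-1}+\int_{|s|>\rho/2}|\hat\varphi(s)|^2ds\Big)\to0\quad(\rho\to\infty)$$
uniformly for $\xi\in[0,1]^4$. A uniform limit of continuous functions is continuous, so the periodic function $\sum_k|\hat\varphi(\xi+k)|^2$ is continuous; being $1$ a.e., it is $1$ everywhere.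

**Step 6: contradiction along the orbit of $p$.** By Step 5 there is $y\in\mathbb R^4$ with $y\equiv p$ mod $\mathbb Z^4$ and $\hat\varphi(y)\ne0$, and $y\ne0$ since $p\neq0$. As $Bp=p$ in $\mathbb T$, $B^iy\equiv p$ for all $i\ge0$, so
$$|\hat\varphi(B^ny)|=|\hat\varphi(y)|\prod_{i<n}|m(B^iy)|=|\hat\varphi(y)|\,|m(p)|^n=|\hat\varphi(y)|\ne0\quad\text{for all }n.$$
But $|B^ny|\ge|y|/\|B^{-n}\|\to\infty$, which contradicts the Riemann–Lebesgue lemma. $\square$

## 5. Turning the vector $(F,G)$: a four-term filter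

Formula (9) shows what to change. Condition 1 says exactly that $w=\sqrt2\,(F,G)$ is a unit vector of $\mathbb C^2$ at every point, and $m(\eta)=0$ forces $|F|=|G|$ at $B\eta$. For the filter $\frac12(1+Y)$, $w$ is the constant vector $w_0=\frac1{\sqrt2}(1,1)$; then $|F|=|G|$ everywhere, and $m$ vanishes on the whole hypersurface $\eta_2=\frac12$. So we multiply $w_0$ by a unitary matrix that depends on the point $x=B\eta$ and is the identity at $x=0$, so that $|F|=|G|$ happens less often.

For $\theta\in\mathbb R$ let $e_\theta=(\cos\theta,\sin\theta)$, $e_\theta^\perp=(-\sin\theta,\cos\theta)$, and for $|z|=1$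
$$V_\theta(z)=e_\theta e_\theta^T+z\,e_\theta^\perp(e_\theta^\perp)^T. \tag{10}$$
It is unitary, and $V_\theta(1)$ is the identity. With $C=\cos2\theta$ and $S=\sin2\theta$,
$$\tfrac12V_\theta(z)\begin{pmatrix}1\\1\end{pmatrix}=\tfrac12(\cos\theta+\sin\theta)\begin{pmatrix}\cos\theta\\ \sin\theta\end{pmatrix}+\tfrac z2(\cos\theta-\sin\theta)\begin{pmatrix}-\sin\theta\\ \cos\theta\end{pmatrix}=\begin{pmatrix}a_0+a_1z\\ c_0+c_1z\end{pmatrix},$$
for example $\frac12(\cos^2\theta+\sin\theta\cos\theta)=\frac14(1+C+S)=a_0$. These are the coefficients of Theorem 1. We use $z=e^{-2\pi ix_3}$ with $x=B\xi$, that is, the filter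
$$m(\xi)=a_0+a_1Z+c_0Y+c_1YZ,\qquad Y=e^{-2\pi i\xi_2},\quad Z=e^{-2\pi iv\cdot\xi}=e^{-2\pi i(B\xi)_3}. \tag{11}$$
Replacing $\xi$ by $\xi+\omega$ sends $Y\mapsto-Y$ and leaves $Z$ fixed, since $v\cdot\omega=\frac12-\frac12=0$.

**Conditions 1 and 2.** Clearly $m(0)=a_0+a_1+c_0+c_1=1$. Using $(C\pm S)^2=1\pm2CS$,
$$a_0a_1=\tfrac{1-(C+S)^2}{16}=-\tfrac{CS}8,\quad c_0c_1=\tfrac{1-(C-S)^2}{16}=\tfrac{CS}8,\quad a_0^2+a_1^2=\tfrac{1+CS}4,\quad c_0^2+c_1^2=\tfrac{1-CS}4 .$$
Hence
$$|m(\xi)|^2+|m(\xi+\omega)|^2=2\big(|a_0+a_1Z|^2+|c_0+c_1Z|^2\big)=2\big(\tfrac12+2(a_0a_1+c_0c_1)\operatorname{Re}Z\big)=1 .$$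

**The zero set.** From the same identities,
$$|a_0+a_1Z|^2-|c_0+c_1Z|^2=\tfrac{CS}2(1-\operatorname{Re}Z). \tag{12}$$
If $m(\xi)=0$, then $|a_0+a_1Z|=|c_0+c_1Z|$, and since $CS\ne0$ this gives $Z=1$. Then $a_0+a_1=c_0+c_1=\frac12$ gives $m=\frac12(1+Y)$, so $Y=-1$. Conversely $Z=1$, $Y=-1$ gives $m=0$. So
$$N:=\{m=0\}=\{\eta\in\mathbb T:\ \eta_2=\tfrac12,\ \eta_2-\eta_3-\eta_4=0\}. \tag{13}$$

The hypothesis $CS\ne0$ is essential to the construction: if $CS=0$, two of the four coefficients vanish (for $(C,S)=(1,0)$, $m=\frac12(1+YZ)$), and we are back in Section 4. With $CS\neq0$ the trap $p=(0,0,\frac12,0)$ opens: there $Y=1$, $Z=-1$, $m(p)=a_0-a_1+c_0-c_1=S$, and at $p+\omega$ the value is $a_0-a_1-c_0+c_1=C$. The walk leaves $p$ with probability $C^2>0$.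

## 6. The zero set meets each backward tree at most once per level

The argument of Example 1 used that the only zero of $m$ was $\omega$. Now $N$ is a two-dimensional set, and forbidden steps occur along many backward paths. Two lemmas control them. Lemma 1 says that $N$ is thin in every set $B^{-j}x$. Lemma 2 describes the points from which one of the two steps is forbidden.

**Lemma 1.** For all $x\in\mathbb T$ and $j\ge1$: $|N\cap B^{-j}x|\le1$.

*Proof.* Let $\kappa$ be the difference of two points of $N\cap B^{-j}x$. By (13), $e_2\cdot\kappa\equiv0$ and $v\cdot\kappa\equiv0$, where $v=Ae_3$. Since $B^j\kappa=0$, $(A^jk)\cdot\kappa=k\cdot B^j\kappa\equiv0$ for all $k\in\mathbb Z^4$. If we show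
$$\mathbb Ze_2+\mathbb ZAe_3+A^j\mathbb Z^4=\mathbb Z^4, \tag{14}$$
then $k\cdot\kappa\equiv0$ for all $k\in\mathbb Z^4$, so $\kappa=0$.

**Step 1: (14) for $j\le2$.** Neither $e_2$ nor $e_3$ lies in the index-$2$ subgroup $A\mathbb Z^4$, so $\mathbb Z^4=\mathbb Ze_2+A\mathbb Z^4=\mathbb Ze_3+A\mathbb Z^4$. Applying $A$ to the second form, $A\mathbb Z^4=\mathbb ZAe_3+A^2\mathbb Z^4$; inserting this in the first,
$$\mathbb Z^4=\mathbb Ze_2+\mathbb ZAe_3+A^2\mathbb Z^4. \tag{15}$$
As $A^2\mathbb Z^4\subset A^j\mathbb Z^4$ for $j\le2$, (14) follows for $j\le 2$.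

**Step 2: replace $A^2\mathbb Z^4$ by $2\mathbb Z^4+A^j\mathbb Z^4$ for larger $j$.** By Cayley–Hamilton $A^2=-2-A^4$. Multiplying by $A^{2i-2}$, $A^{2i}\mathbb Z^4\subset2\mathbb Z^4+A^{2i+2}\mathbb Z^4$ for $i\ge1$. Iterating, $A^2\mathbb Z^4\subset2\mathbb Z^4+A^{2i}\mathbb Z^4$ for every $i\ge1$, hence $A^2\mathbb Z^4\subset2\mathbb Z^4+A^j\mathbb Z^4$ for every $j$.

**Step 3: remove the factor $2$.** Let $G=\mathbb Z^4/A^j\mathbb Z^4$, a group of order $2^j$, and let $\bar H\subset G$ be the subgroup generated by $e_2$ and $Ae_3$. By (15) and Step 2, $G=\bar H+2G$. So multiplication by $2$ is surjective on the finite group $G/\bar H$, hence injective, so $G/\bar H$ has no element of order $2$. Its order is a power of $2$, so it is trivial. Thus $G=\bar H$, which is (14). $\square$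

**Lemma 2.** Let $M=B(N)$. Every $\xi\in M$ satisfies $\xi_3=0$ and $\xi_1=\xi_4$. It has exactly one preimage outside $N$, and that preimage has second coordinate $0$.

*Proof.* Let $\xi=B\eta$ with $\eta\in N$. By (8) and (13), $\xi_3=\eta_2-\eta_3-\eta_4=0$, and $\xi_4-\xi_1=2\eta_3+2\eta_4=2\eta_2=0$. The other preimage $\eta+\omega$ has second coordinate $\frac12+\frac12=0$, so it is not in $N$. $\square$

## 7. Every closed invariant set of the four-term filter contains $0$

Let $E\subset\mathbb T$ be nonempty, closed and $m$-invariant, for $m$ as in (11). We show $0\in E$. The two cases are separated by whether the walk can be started outside $M$. The reason for separating is a count: $N$ may forbid one point at each level $i\ge1$, and this point takes with it its $2^{j-i}$ descendants at level $j$. The loss at level $j$ could be $\sum_{i=1}^j2^{j-i}=2^j-1$, leaving one survivor. That really happens at $y=0$, where $\omega\in N$ and $\{0\}$ is invariant. Starting outside $M$ saves the term $i=1$, which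 is half of the tree.

**Case 1: there is $y\in E\setminus M$. Step 1: more than half of the tree survives.** Let $S_j$ be the set of $\eta\in B^{-j}y$ such that none of $\eta,B\eta,\dots,B^{j-1}\eta$ lies in $N$. Going up one level at a time from $y$, $m$-invariance gives $B^{j-i}\eta\in E$ for $i=1,\dots,j$; so $S_j\subset E$. If $\eta\in B^{-j}y$ is not in $S_j$, then for some $1\le i\le j$ the point $B^{j-i}\eta$ lies in $N\cap B^{-i}y$. This set is empty for $i=1$, because $y\notin M=B(N)$, and has at most one point for $i\ge2$, by Lemma 1. Each such point has $2^{j-i}$ preimages in $B^{-j}y$. So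
$$|S_j|\ge2^j-\sum_{i=2}^j2^{j-i}=2^j-(2^{j-1}-1)>2^{j-1}.$$

**Step 2: some survivor has a long stretch of complete tree above it.** Let $J\ge1$ and choose $j$ with $2^{j-1}\ge J$. By Lemma 1 the sets $N\cap B^{-i}y$, $j<i\le j+J$, contain together at most $J$ points, counted with their levels $i$. Map such a point at level $i$ by $B^{i-j}$ to a point of $B^{-j}y$. At most $J$ points of $B^{-j}y$ are hit, and $|S_j|>2^{j-1}\ge J$, so some $w\in S_j$ is not hit. If there were $\eta\in N\cap B^{-i}w$ with $1\le i\le J$, then $\eta\in N\cap B^{-(i+j)}y$ and $B^i\eta=w$ would be hit. So $N\cap B^{-i}w=\emptyset$ for $1\le i\le J$. Since $w\in E$, invariance applied $J$ times gives $B^{-J}w\subset E$.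

**Step 3: density.** By Section 2, $B^{-J}w$ is $\varepsilon_J$-dense, so $E$ is $\varepsilon_J$-dense for every $J$. As $E$ is closed, $E=\mathbb T\ni0$.

**Case 2: $E\subset M$.** Here two steps suffice. Take $y_0\in E$. By Lemma 2 it has a preimage $y_1\notin N$, with $(y_1)_2=0$. As $m(y_1)\ne0$, $y_1\in E\subset M$, so Lemma 2 gives $(y_1)_3=0$ and $(y_1)_1=(y_1)_4$. Also $y_0=By_1\in M$, so its third coordinate vanishes: by (8), $(y_1)_2-(y_1)_3-(y_1)_4=0$, so $(y_1)_4=0$ and then $(y_1)_1=0$. Thus $y_1=0$, and $0\in E$.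

So condition 3 of Proposition A holds.

**Conclusion of the proof of Theorem 1.** The three conditions hold for (11), whose coefficients are real. Proposition A gives $\varphi$, real, compactly supported, with $\hat\varphi(0)=1$ and orthonormal translates. The relation $R\varphi=\varphi$ is the refinement equation of Theorem 1, as the frequencies of $m$ are $0,\ v,\ e_2,\ e_2+v$ with coefficients $a_0,a_1,c_0,c_1$. Finally, with $u=e_2$,
$$n=Y\big(a_0+a_1\bar Z-c_0\bar Y-c_1\bar Y\bar Z\big)=a_0Y+a_1Y\bar Z-c_0-c_1\bar Z ,$$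
and by (4) the function with $\hat\psi(B\xi)=n(\xi)\hat\varphi(\xi)$ is the $\psi$ of Theorem 1. It is a real compactly supported orthonormal wavelet associated to $A$. $\square$

All four coefficients are nonzero, because $a_0a_1=-\frac{CS}8$ and $c_0c_1=\frac{CS}8$; by Theorem 3 no filter for this $A$ is shorter.

## 8. Increasing angles: a filter that vanishes only at $\omega$, for every $A$

Let now $A$ be any matrix as in Theorem 2. One factor (10) in the variable $x_3$ forced $x_3=0$ at the zeros. With one factor for each of the $d$ coordinates we can hope to force $x=0$, and then the argument of Example 1 applies to any $A$. The danger is that a later factor undoes the gain of an earlier one. Choosing increasing angles prevents this.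

**Two coordinates of a unit vector.** For a unit vector $w\in\mathbb C^2$ put
$$X(w)=2\operatorname{Re}(\bar w_1w_2),\qquad W(w)=|w_1|^2-|w_2|^2 .$$
Since $X\le2|w_1||w_2|\le1$, we have $X\le1$. Equality holds iff $|w_1|=|w_2|$ and $\bar w_1w_2>0$, that is, iff $w\in\mathbb C(1,1)$; then $W=0$. We are interested in $W=0$, which means $|w_1|=|w_2|$. Inserting $|w_1|^2=\frac{1+W}2$ and $|w_2|^2=\frac{1-W}2$,
$$|\langle w,e_\theta\rangle|^2=|w_1\cos\theta+w_2\sin\theta|^2=\tfrac12\big(1+X\sin2\theta+W\cos2\theta\big).$$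
The component of $w$ along $e_\theta$ is unchanged under $w\mapsto V_\theta(z)w$, by (10). So $X\sin2\theta+W\cos2\theta$ is unchanged too. For $0<2\theta<\frac\pi2$ consider the condition
$$(K_\theta)\qquad W\ge(1-X)\tan2\theta\quad\Longleftrightarrow\quad X\sin2\theta+W\cos2\theta\ge\sin2\theta .$$
By the second form, both $(K_\theta)$ and equality in $(K_\theta)$ hold for $w$ if and only if they hold for $V_\theta(z)w$. By the first form and $1-X\ge0$, $(K_{\theta'})$ implies $(K_\theta)$ whenever $\theta'>\theta$. The vector $w_0=\frac1{\sqrt2}(1,1)^T$ has $X=1$, $W=0$ and satisfies every $(K_\theta)$.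

Fix $0<\theta_1<\dots<\theta_d<\frac\pi4$. For $x\in\mathbb T$ with $z_i=e^{-2\pi ix_i}$ let
$$w(x)=V_{\theta_1}(z_1)V_{\theta_2}(z_2)\cdots V_{\theta_d}(z_d)\,w_0 .$$

**Claim.** $W(w(x))=0$ implies $x=0$.

*Proof.* Put $w^{(d+1)}=w_0$ and $w^{(i)}=V_{\theta_i}(z_i)w^{(i+1)}$, so $w(x)=w^{(1)}$.

**Step 1: $w^{(i)}$ satisfies $(K_{\theta_i})$ for every $i\le d$.** For $i=d$: $w_0$ satisfies $(K_{\theta_d})$, so $w^{(d)}$ does. For $i<d$, descending: $w^{(i+1)}$ satisfies $(K_{\theta_{i+1}})$, hence $(K_{\theta_i})$ as $\theta_{i+1}>\theta_i$, hence so does $w^{(i)}$.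

**Step 2: $X=1$ passes down the chain.** If $W(w^{(1)})=0$, then $(K_{\theta_1})$ gives $0\ge(1-X)\tan2\theta_1$, so $X(w^{(1)})=1$. Suppose $X(w^{(i)})=1$ with $i\le d$. Then $W(w^{(i)})=0$, equality holds in $(K_{\theta_i})$ for $w^{(i)}$, and hence for $w^{(i+1)}$. If $i<d$, Step 1 gives
$$(1-X)\tan2\theta_i=W\ge(1-X)\tan2\theta_{i+1}\quad\text{at }w^{(i+1)},$$
and since $\tan2\theta_{i+1}>\tan2\theta_i$ and $1-X\ge0$, we get $X(w^{(i+1)})=1$. If $i=d$, then $X(w^{(d+1)})=X(w_0)=1$ anyway. By induction $X(w^{(i)})=1$ for all $i\le d+1$.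

**Step 3: all $z_i$ equal $1$.** By Step 2, $w^{(i+1)}$ and $w^{(i)}=V_{\theta_i}(z_i)w^{(i+1)}$ both lie on the line $\mathbb C(1,1)$, so this is an eigenline of $V_{\theta_i}(z_i)$. If $z_i\ne1$, the eigenvalues $1,z_i$ are distinct and the only eigenlines are $\mathbb Ce_{\theta_i}$ and $\mathbb Ce_{\theta_i}^\perp$. Since $0<\theta_i<\frac\pi4$, neither is $\mathbb C(1,1)$: that would need $\cos\theta_i=\sin\theta_i$ or $\cos\theta_i=-\sin\theta_i$. So $z_i=1$ for all $i$, which is $x=0$. $\square$

*Proof of Theorem 2.* **Step 1: the filter.** Let $(F,G)=w/\sqrt2$ and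
$$m(\eta)=F(B\eta)+e^{-2\pi iu\cdot\eta}\,G(B\eta).$$
The entries of $V_\theta(z)$ are polynomials in $z$ with real coefficients, so $m$ is a trigonometric polynomial with real coefficients. The second summand changes sign under $\eta\mapsto\eta+\omega$, so $|m(\eta)|^2+|m(\eta+\omega)|^2=2(|F|^2+|G|^2)(B\eta)=|w(B\eta)|^2=1$. At $x=0$ we have $w=w_0$, so $F(0)=G(0)=\frac12$ and $m(0)=1$. This gives conditions 1 and 2.

**Step 2: $m$ vanishes only at $\omega$.** If $m(\eta)=0$, then $|F|=|G|$ at $B\eta$, so $W(w(B\eta))=0$ and the claim gives $B\eta=0$, that is, $\eta\in\{0,\omega\}$. Since $m(0)=1$, $\eta=\omega$. (And $m(\omega)=\frac12(1+e^{-2\pi iu\cdot\omega})=0$ by (3).)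

**Step 3: condition 3.** Let $E$ be nonempty, closed and $m$-invariant. If $E=\{0\}$ there is nothing to prove. Otherwise take $y\in E$, $y\ne0$. Since $B\omega=0\ne y$, $m$ has no zero on $B^{-1}y$, so $B^{-1}y\subset E$; and $0\notin B^{-1}y$, as $B0=0\neq y$. So the same argument applies to each point of $B^{-1}y$, and inductively $B^{-j}y\subset E$ for all $j$. These sets are $\varepsilon_j$-dense with $\varepsilon_j\to0$, and $E$ is closed, so $E=\mathbb T\ni0$.

All conditions of Proposition A hold, and it gives a real compactly supported orthonormal wavelet associated to $A$. $\square$
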